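\title{The representation dimension of $k[x,y]/(x^3,y^3)$ and of the group algebra of $C_3\times C_3$}

\begin{abstract}
We show that the algebra $k[x,y]/(x^3,y^3)$ has representation dimension $3$ over every field $k$. In characteristic $3$ this is the group algebra of $C_3\times C_3$. The proof exhibits a generator-cogenerator with nine indecomposable summands and writes down a projective resolution of length at most $3$ for each of the nine simple modules over its endomorphism algebra. By induction of modules, the result extends to group algebras, in characteristic $3$, of finite groups with a normal Sylow $3$-subgroup isomorphic to $C_3\times C_3$.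
\end{abstract}

\section{Introduction}

Let $k$ be a field and $B$ a finite-dimensional $k$-algebra that is not semisimple. All modules are finitely generated. For a $B$-module $M$, let $\operatorname{add}M$ be the class of direct summands of finite direct sums of copies of $M$. The module $M$ is a \emph{generator-cogenerator} if $\operatorname{add}M$ contains every projective and every injective $B$-module. The \emph{representation dimension} of $B$, in the sense of Auslander, is
\[
\operatorname{rep.dim}B=\inf\{\operatorname{gl.dim}\operatorname{End}_B(M) : M \text{ a generator-cogenerator}\}.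
\]

This number measures how well a finite set of modules controls all modules. We recall in Section~\ref{sec:general} that $\operatorname{rep.dim}B\le2$ exactly when $B$ has \emph{finite representation type}, that is, only finitely many indecomposable modules up to isomorphism. The next value has a similar description: $\operatorname{rep.dim}B\le3$ exactly when there is a generator-cogenerator $M$ such that every module $X$ fits into a short exact sequence $0\to M_1\to M_0\to X\to0$ with $M_0,M_1\in\operatorname{add}M$ that stays exact under $\operatorname{Hom}_B(M,-)$.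

Let $C_3$ be the cyclic group of order $3$ and let $k$ have characteristic $3$. The group algebra $kC_3\cong k[x]/(x^3)$ has three indecomposable modules, so its representation dimension is at most $2$. For $C_3\times C_3$, with generators $g,h$ of the two factors, we have $(g-1)^3=g^3-1=0$ and $(h-1)^3=0$, so $x\mapsto g-1$, $y\mapsto h-1$ defines a surjection between algebras of dimension $9$, hence an isomorphism
\[
k[x,y]/(x^3,y^3)\cong k(C_3\times C_3).
\]
This algebra has infinitely many indecomposable modules, so its representation dimension is at least $3$. The problem, which appears in \cite{MO}, is to determine $\operatorname{rep.dim}k(C_3\times C_3)$ for $k$ algebraically closed of characteristic $3$. For the smaller algebra $k[x,y]/(x^2,y^2)$ the lower bound $3$ is attained by the most obvious module, the sum of the quotients by the powers of the maximal ideal (Section~\ref{sec:small}). This suggests the answer $3$, but the same argument with the same kind of module breaks down for cubes, and the work lies in finding a module that does attain the bound.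

From now on $k$ is an arbitrary field, $A=k[x,y]/(x^3,y^3)$ and $\mathfrak m=(x,y)\subset A$. Put $P_i=A/\mathfrak m^i$, so that $P_1=k$ and $P_5=A$, and put
\[
S=P_1,\qquad R=\mathfrak m^3,\qquad U=\mathfrak m/\mathfrak m^3,\qquad W=\mathfrak m^2/\mathfrak m^4,
\]
\[
Q=\{(c_1,c_2)\in P_4\oplus P_4 : xc_1+yc_2\in\mathfrak m^3\}.
\]
Here multiplication by $x$ or $y$ is regarded as a map $P_4\to\mathfrak m\subset A$; it is well defined because $\mathfrak m^5=0$. Let $\mathcal L$ be the list $S,P_2,P_3,P_4,A,R,U,W,Q$ and let $M$ be the direct sum of its nine members.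

\begin{theorem}\label{thm:main}
For every field $k$ we have $\operatorname{gl.dim}\operatorname{End}_A(M)=3$ and $\operatorname{rep.dim}A=3$. In particular $\operatorname{rep.dim}k(C_3\times C_3)=3$ if $k$ has characteristic $3$.
\end{theorem}

\begin{theorem}\label{thm:groups}
Let $k$ be a field of characteristic $3$ and $G$ a finite group with a normal Sylow $3$-subgroup isomorphic to $C_3\times C_3$. Then $\operatorname{rep.dim}kG=3$.
\end{theorem}

Section~\ref{sec:general} reduces the bound $\operatorname{gl.dim}\operatorname{End}_A(M)\le3$ to the construction of one exact sequence of $A$-modules for each member of $\mathcal L$, and proves the lower bound. Section~\ref{sec:small} carries out the method for $k[x,y]/(x^2,y^2)$. Section~\ref{sec:modules} explains the list $\mathcal L$ and computes the homogeneous maps out of its members. Section~\ref{sec:sequences} constructs the nine sequences, and Section~\ref{sec:groups} proves Theorem~\ref{thm:groups}. The characteristic of $k$ plays no role except in the identification of $A$ with a group algebra and in Section~\ref{sec:groups}.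

\section{Endomorphism algebras of generator-cogenerators}\label{sec:general}

In this section $B$ is a finite-dimensional algebra and $M$ is any $B$-module with $B\in\operatorname{add}M$. Put $E=\operatorname{End}_B(M)$ and $F=\operatorname{Hom}_B(M,-)$, a left exact functor to right $E$-modules. We use three textbook facts. The global dimension of the finite-dimensional algebra $E$ is the maximum of the projective dimensions of its simple modules. If $0\to K\to\Pi\to Y\to0$ is exact with $\Pi$ projective, then for $n\ge0$ we have $\operatorname{pd}Y\le n+1$ if and only if $\operatorname{pd}K\le n$. Finally, if $B$ is \emph{self-injective}, that is, the projective and the injective modules coincide, then $B\in\operatorname{add}M$ already makes $M$ a generator-cogenerator.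

A map $g:X\to Y$ is an \emph{approximation} of $Y$ if $X\in\operatorname{add}M$ and every map from a module in $\operatorname{add}M$ to $Y$ factors through $g$; equivalently, $X\in\operatorname{add}M$ and $Fg$ is onto. Every $Y$ has an approximation, namely the map $M^r\to Y$ given by a basis of $\operatorname{Hom}_B(M,Y)$. Approximations are onto, because the maps $B\to Y$ factor through them.

\begin{lemma}\label{lem:ff}
The functor $F$ is fully faithful, and $FX$ is projective if and only if $X\in\operatorname{add}M$.
\end{lemma}

\begin{proof}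
For $M'\in\operatorname{add}M$ the map $\operatorname{Hom}_B(M',Y)\to\operatorname{Hom}_E(FM',FY)$ is bijective: for $M'=M$ both sides are $FY$, and both sides are additive in $M'$. For arbitrary $X$, take an approximation $M_0\to X$ and an approximation $M_1$ of its kernel. Then $M_1\to M_0\to X\to0$ and $FM_1\to FM_0\to FX\to0$ are exact. So $\operatorname{Hom}_B(X,Y)$ and $\operatorname{Hom}_E(FX,FY)$ are both the kernel of $\operatorname{Hom}_B(M_0,Y)\to\operatorname{Hom}_B(M_1,Y)$, and $F$ is fully faithful. A projective $E$-module is the image of an idempotent endomorphism of $E^r=F(M^r)$, hence of the form $FX'$ with $X'\in\operatorname{add}M$. If $FX\cong FX'$, then $X\cong X'$ because $F$ is fully faithful.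
\end{proof}

\begin{proposition}\label{prop:shift}
Let $M$ be a generator-cogenerator and $n\ge0$. Then $\operatorname{gl.dim}E\le n+2$ if and only if $\operatorname{pd}FX\le n$ for every $B$-module $X$. Moreover, if $M_0\to X$ is an approximation with kernel $K$, then $\operatorname{pd}FX\le1$ if and only if $K\in\operatorname{add}M$.
\end{proposition}

\begin{proof}
Let $\operatorname{gl.dim}E\le n+2$. Choose an exact sequence $0\to X\to I^0\to I^1$ with $I^0,I^1$ injective. Since $M$ is a cogenerator, $FI^0$ and $FI^1$ are projective. The sequence $0\to FX\to FI^0\to FI^1$ is exact and the cokernel of the last map has projective dimension at most $n+2$, so $\operatorname{pd}FX\le n$. Conversely, every $E$-module $Y$ has a presentation $FM_1\to FM_0\to Y\to0$ with $M_0,M_1\in\operatorname{add}M$. By Lemma~\ref{lem:ff} it is induced by a map $M_1\to M_0$; if $X$ is the kernel of this map, then $FX$ is the kernel of $FM_1\to FM_0$, and $\operatorname{pd}Y\le\operatorname{pd}FX+2$. For the last statement, $0\to FK\to FM_0\to FX\to0$ is exact with projective middle term, so $\operatorname{pd}FX\le1$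 if and only if $FK$ is projective; apply Lemma~\ref{lem:ff}.
\end{proof}

The case $n=1$ is the description of $\operatorname{rep.dim}B\le3$ given in the introduction. The case $n=0$ gives the following.

\begin{corollary}\label{cor:finite}
$\operatorname{rep.dim}B\le2$ if and only if $B$ has finite representation type.
\end{corollary}

\begin{proof}
By Proposition~\ref{prop:shift} and Lemma~\ref{lem:ff}, a generator-cogenerator $M$ satisfies $\operatorname{gl.dim}\operatorname{End}_B(M)\le2$ if and only if every module lies in $\operatorname{add}M$. By the Krull--Schmidt theorem such an $M$ exists if and only if there are finitely many indecomposables.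
\end{proof}

\begin{lemma}\label{lem:infinite}
Let $a,b\ge2$. The algebra $k[x,y]/(x^a,y^b)$ has infinite representation type.
\end{lemma}

\begin{proof}
For $n\ge1$ let $J$ be the nilpotent Jordan block of size $n$, and let $X_n=k^n\oplus k^n$ with $x(\xi,\eta)=(0,\xi)$ and $y(\xi,\eta)=(0,J\xi)$. All products of two of the variables act as zero, so $X_n$ is a module. An endomorphism $\phi$ preserves $xX_n=0\oplus k^n$, so $\phi(\xi,\eta)=(\phi_1\xi,\phi_2\eta+\phi'\xi)$. Commutation with $x$ gives $\phi_1=\phi_2$, and commutation with $y$ gives $\phi_1J=J\phi_1$, that is, $\phi_1\in k[J]$. Thus $\phi\mapsto\phi_1$ is a ring homomorphism to the local ring $k[J]$, and its kernel has square zero. If $\phi$ is idempotent, then $\phi_1\in\{0,1\}$, so $\phi$ or $1-\phi$ is an idempotent in the kernel and vanishes. Hence the $X_n$ are indecomposable, and their dimensions are distinct.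
\end{proof}

To bound the global dimension from above we resolve the simple $E$-modules. Suppose that $M$ is the direct sum of a finite list $\mathcal L$ of pairwise non-isomorphic modules with local endomorphism rings. A map $N\to T$ between members of $\mathcal L$ is \emph{radical} if it is not an isomorphism; a map from a direct sum of members of $\mathcal L$ to $T$ is radical if all its components are. The radical maps $M\to T$ form the radical $\operatorname{rad}(M,T)$ of the indecomposable projective $E$-module $FT$, and the quotients $FT/\operatorname{rad}(M,T)$, $T\in\mathcal L$, are all the simple $E$-modules. We call $f:X_0\to T$ a \emph{radical approximation} of $T\in\mathcal L$ if $X_0$ is a finite direct sum of members of $\mathcal L$ other than $T$ and every radical map $N\to T$ with $N\in\mathcal L$ factors through $f$. The first condition makes $f$ itself radical.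

\begin{proposition}\label{prop:criterion}
Suppose that each $T\in\mathcal L$ has a radical approximation $f:X_0\to T$ and an approximation $g:X_1\to\ker f$ with $X_2=\ker g\in\operatorname{add}M$. Then $\operatorname{gl.dim}E\le3$.
\end{proposition}

\begin{proof}
The image of $Ff$ is $\operatorname{rad}(M,T)$ and its kernel is $F(\ker f)$. The map $Fg:FX_1\to F(\ker f)$ is onto with kernel $FX_2$. So
\[
0\to FX_2\to FX_1\to FX_0\to FT\to FT/\operatorname{rad}(M,T)\to0
\]
is a projective resolution.
\end{proof}

We record the data of the proposition as an exact sequence $0\to X_2\to X_1\to X_0\to T$. If $\ker f\in\operatorname{add}M$, we take for $g$ the identity, and the sequence is one term shorter.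

\section{A smaller case: $k[x,y]/(x^2,y^2)$}\label{sec:small}

Let $B=k[x,y]/(x^2,y^2)$, with basis $1;\,x,y;\,xy$ and maximal ideal $\mathfrak n$. The form sending $(a,b)$ to the coefficient of $xy$ in $ab$ is nondegenerate, so $B\cong\operatorname{Hom}_k(B,k)$ and $B$ is self-injective. Take the list $S=B/\mathfrak n$, $B_2=B/\mathfrak n^2$, $B=B/\mathfrak n^3$. The endomorphism rings are the local rings $B/\mathfrak n^i$, and a map from $B/\mathfrak n^i$ to $Y$ is the same as an element of $Y$ killed by $\mathfrak n^i$.

\emph{The target $S$.} The radical maps to $S$ are the multiples of the projections from $B_2$ and $B$, and they factor through the projection $B_2\to S$. Its kernel is $\mathfrak nB_2\cong S^2$.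

\emph{The target $B$.} Radical maps to $B$ have image in $\mathfrak n$, so we need an approximation of $\mathfrak n$. Take $B_2^2\to\mathfrak n$, $(p_1,p_2)\mapsto xp_1+yp_2$, which is onto. A map from $B$ or $B_2$ is an element $t\in\mathfrak n$, and any preimage of $t$ is killed by $\mathfrak n^2$. A map from $S$ is a multiple of $xy$, and the preimage $(y,0)$ of $xy$ is killed by $\mathfrak n$. The kernel has dimension $6-3=3$ and basis $(x,0)$, $(0,y)$, $(y,-x)$; it is killed by $\mathfrak n$, so it is $S^3$.

\emph{The target $B_2$.} Maps from $B$ factor through the projection $B\to B_2$, and radical maps from $S$ and $B_2$ have image in $\mathfrak nB_2\cong S^2$. So projection and inclusion give a radical approximation $B\oplus S^2\to B_2$. An element of its kernel is determined by its first coordinate, which can be any element of $\mathfrak n$; the kernel is isomorphic to $\mathfrak n$. This module has a simple socle and two generators, so it is indecomposable and not on the list. But we have just found an approximation of $\mathfrak n$ with kernel $S^3$.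

The three sequences are
\[
0\to S^2\to B_2\to S,\qquad 0\to S^3\to B_2^2\to B,\qquad 0\to S^3\to B_2^2\to B\oplus S^2\to B_2 .
\]
Proposition~\ref{prop:criterion}, Corollary~\ref{cor:finite} and Lemma~\ref{lem:infinite} give $\operatorname{rep.dim}B=3$. Note that the sequence for $B_2=B/\operatorname{soc}B$ is the sequence for $B$ with one term inserted. It has admissible length only because the approximation of $\mathfrak n$ has its kernel in $\operatorname{add}M$.

\section{The nine modules and the maps out of them}\label{sec:modules}

\subsection{The algebra}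
We return to $A=k[x,y]/(x^3,y^3)$, graded by $\deg x=\deg y=1$. Put $V=A_1$, $u=x^2y$, $v=xy^2$, $s=x^2y^2$. The graded pieces $A_0,\dots,A_4$ have bases $1$; $x,y$; $x^2,xy,y^2$; $u,v$; $s$, and
\[
x\cdot(x^2,xy,y^2)=(0,u,v),\quad y\cdot(x^2,xy,y^2)=(u,v,0),\quad xu=yv=0,\quad xv=yu=s .
\]
The monomials $x^iy^j$ and $x^{2-i}y^{2-j}$ are dual to each other for the form that takes the coefficient of $s$ in a product. So $A\cong\operatorname{Hom}_k(A,k)$, the algebra $A$ is self-injective, and $M$ is a generator-cogenerator because $A\in\mathcal L$. Also $A_d\times A_{4-d}\to A_4$ is a perfect pairing, and $A_{4-d}=A_iA_{4-d-i}$ for $0\le i\le 4-d$. Therefore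
\begin{equation}\label{eq:P}
A_i\,r\ne0\quad\text{whenever } 0\ne r\in A_d \text{ and } d+i\le4 .\tag{P}
\end{equation}
The case $i=1$ is used most often: an element of $A_d$, $d\le3$, killed by $x$ and $y$ is zero. For an $A$-module $Y$, the socle $\operatorname{soc}Y$ is the set of elements killed by $\mathfrak m$, and the top is $Y/\mathfrak mY$.

\subsection{Why these modules}
The sequence for $P_4=A/\operatorname{soc}A$ will be built from the sequence for $A$ as in Section~\ref{sec:small}, so we want an approximation of $\mathfrak m$ whose kernel lies in $\operatorname{add}M$. With the modules $P_i$ alone, the analog of $B_2^2\to\mathfrak n$ is $P_4^2\to\mathfrak m$, $(c_1,c_2)\mapsto xc_1+yc_2$. Its kernel $L$ contains $(x^2,0)$, $(0,y^2)$ and $(y,-x)$. These elements are no longer in the socle, and they are linked by relations such as $y(x^2,0)=x^2(y,-x)$; indeed $L$ is not a direct sum of modules $P_i$ (Remark~\ref{rem:L}). So the list has to grow. Adding $R=\mathfrak m^3$ changes the map to $P_4^2\oplus R\to\mathfrak m$ and the kernel to $Q$, which is larger than $L$ but simpler: it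 consists of $W^2$ and one more basis element. This brings in $Q$ and $W$. The natural surjection $P_3\oplus W^2\to Q$ has kernel $\mathfrak mP_3=U$, which brings in $U$. What has to be proved is that with these nine modules the process closes up.

All members of $\mathcal L$ are graded, the subquotients of $A$ by the degree in $A$ and $Q$ as a submodule of $P_4^2$. In degree $0$ the condition defining $Q$ reads $xc_1+yc_2=0$ in $A_1$, so $Q_0=0$. In degree $1$ it reads $xc_1+yc_2=0$ in $A_2$, so $Q_1=kw$ with
\[
w=(y,-x).
\]
In degrees $2$ and $3$ it is empty. Hence $Q_2=A_2^2$, $Q_3=A_3^2$ and $Q_{\ge2}=W^2$. We have $\mathfrak m^3Q=0$, and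
\begin{equation}\label{eq:w}
xw=(xy,-x^2)\text{ and } yw=(y^2,-xy)\text{ are linearly independent},\qquad x^2w=(u,0)\ne0 .
\end{equation}
The graded dimensions are as follows.
\begin{center}
\begin{tabular}{c|ccccccccc}
degree & $S$ & $P_2$ & $P_3$ & $P_4$ & $A$ & $R$ & $U$ & $W$ & $Q$\\ \hline
$0$ & 1 & 1 & 1 & 1 & 1 & & & & \\
$1$ & & 2 & 2 & 2 & 2 & & 2 & & 1\\
$2$ & & & 3 & 3 & 3 & & 3 & 3 & 6\\
$3$ & & & & 2 & 2 & 2 & & 2 & 4\\
$4$ & & & & & 1 & 1 & & & \\ \hline
total & 1 & 3 & 6 & 8 & 9 & 3 & 5 & 5 & 11
\end{tabular}
\end{center}

\subsection{Presentations}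
We write $X,Y_0$ nowhere below for generators of general modules; the classes of $x$ and $y$ in $U$ are denoted $\bar x,\bar y$.

\begin{lemma}\label{lem:hom}
Let $Y$ be an $A$-module. Evaluation on the indicated generators identifies:
\begin{itemize}
\item $\operatorname{Hom}(P_i,Y)$, generator $1$, with $\{t:\mathfrak m^it=0\}$;
\item $\operatorname{Hom}(R,Y)$, generators $u,v$, with $\{(t_1,t_2):xt_1=0,\ yt_2=0,\ yt_1=xt_2\}$;
\item $\operatorname{Hom}(W,Y)$, generators $x^2,xy,y^2$, with the triples $(a,b,c)$ killed by $\mathfrak m^2$ such that $xa=0$, $ya=xb$, $yb=xc$, $yc=0$;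
\item $\operatorname{Hom}(U,Y)$, generators $\bar x,\bar y$, with the pairs $(t_1,t_2)$ killed by $\mathfrak m^2$ such that $yt_1=xt_2$;
\item $\operatorname{Hom}(Q,Y)$ with the triples $(\varphi_1,\varphi_2,t)$, where $\varphi_1,\varphi_2\in\operatorname{Hom}(W,Y)$ are the restrictions to the two summands of $Q_{\ge2}=W^2$ and $t\in Y$ is the image of $w$, subject to
\begin{equation}\label{eq:Q}
lt=\varphi_1(ly)-\varphi_2(lx)\qquad\text{for } l=x,y .
\end{equation}
\end{itemize}
\end{lemma}

\begin{proof}
The case of $P_i$ is the definition of a quotient. For $R$, $W$, $U$ the relations hold for the generators, so it suffices to see that the module defined by these generators and relations has dimension at most $3$, $5$, $5$. For $R$ it is spanned by $t_1$, $t_2$ and $yt_1=xt_2$, because $x\cdot yt_1=0$ and $y\cdot xt_2=0$. For $W$ it is spanned by $a,b,c$, $ya=xb$ and $yb=xc$. For $U$ it is spanned by $t_1,t_2$, $xt_1$, $yt_1=xt_2$ and $yt_2$. For $Q$, the map $W^2\oplus A\to Q$, $(\omega,r)\mapsto\omega+rw$, is onto with kernel $\{(-rw,r):r\in\mathfrak m\}$. The kernel is generated by the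 elements with $r=x$ and $r=y$, and $lw=(ly,-lx)$.
\end{proof}

\subsection{Homogeneous maps}
Let $N\in\mathcal L$ and let $Y$ be a graded module. Every homomorphism $N\to Y$ is the sum of its homogeneous components, and these are homomorphisms. So, to show that all maps $N\to Y$ factor through a given map, it is enough to treat homogeneous ones. A homogeneous map from $P_i$, $R$, $U$ or $W$ has \emph{level $e$} if it sends the generators into $Y_e$; it is zero if $Y_e=0$. A homogeneous map from $Q$ has level $e$ if it sends $Q_2$ into $Y_e$ and $w$ into $Y_{e-1}$, so that $\varphi_1,\varphi_2$ have level $e$; it is zero if $Y_e=Y_{e-1}=0$. Levels at which a map vanishes for these reasons are not mentioned below.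

Most targets are subquotients of $A$, so we solve the linear relations of Lemma~\ref{lem:hom} in $A$ once.

\begin{lemma}\label{lem:table}
The solutions in $A_e$ of the relations $xt_1=0$, $yt_2=0$, $yt_1=xt_2$ of $R$, of the relations $xa=0$, $ya=xb$, $yb=xc$, $yc=0$ of $W$, and of the relation $yt_1=xt_2$ of $U$, all read in $A_{e+1}$, are given by the table
\begin{center}
\begin{tabular}{c|ccc}
$e$ & $R$ & $W$ & $U$\\ \hline
$0$ & $0$ & $0$ & $0$\\
$1$ & $0$ & $0$ & $k(x,y)$\\
$2$ & $0$ & $k(x^2,xy,y^2)$ & span of $\theta_1,\dots,\theta_4$\\
$3$ & $k(u,v)$ & $(lx^2,lxy,ly^2)$, $l\in V$ & $(qx,qy)$, $q\in A_2$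
\end{tabular}
\end{center}
where $\theta_1=(x^2,xy)$, $\theta_2=(xy,y^2)$, $\theta_3=(y^2,0)$, $\theta_4=(0,x^2)$ are linearly independent.
\end{lemma}

\begin{proof}
Multiplication by $x$ is injective on $A_0$ and $A_1$ and has kernel $kx^2$ on $A_2$ and $ku$ on $A_3$. Multiplication by $y$ is injective on $A_0$ and $A_1$ and has kernel $ky^2$ on $A_2$ and $kv$ on $A_3$.

\emph{Column $R$.} For $e\le1$ we get $t_1=t_2=0$. For $e=2$ we get $t_1=\alpha x^2$, $t_2=\gamma y^2$ and $\alpha u=\gamma v$, so $\alpha=\gamma=0$. For $e=3$ we get $t_1=\alpha u$, $t_2=\gamma v$ and $\alpha s=\gamma s$.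

\emph{Column $W$.} For $e\le1$ we get $a=c=0$, then $xb=0$ and $b=0$. For $e=2$ write $a=\alpha x^2$, $c=\gamma y^2$, $b=b_0x^2+b_1xy+b_2y^2$; the equations $\alpha u=b_1u+b_2v$ and $b_0u+b_1v=\gamma v$ give $\alpha=b_1=\gamma$ and $b_0=b_2=0$. For $e=3$ write $a=\alpha u$, $c=\gamma v$, $b=b_1u+b_2v$; the equations give $b_2=\alpha$, $b_1=\gamma$, and the solution is the one attached to $l=\gamma x+\alpha y$.

\emph{Column $U$.} For $e\le1$ the equation can be read in the polynomial ring, since $A$ has no relations in degrees $\le2$. For $e=2$ write $t_1=a_0x^2+a_1xy+a_2y^2$ and $t_2=b_0x^2+b_1xy+b_2y^2$; the equation says $a_0=b_1$, $a_1=b_2$, and the $\theta_j$ are a basis of the solutions. For $e=3$ there is one nonzero equation in four unknowns, and $q\mapsto(qx,qy)$ embeds the $3$-dimensional space $A_2$ into the solutions by \eqref{eq:P}.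
\end{proof}

The table applies to maps of level $e$ into $Y=\mathfrak m^i/\mathfrak m^j$ whenever $i\le e$ and $e+1<j$, and componentwise to direct sums of such modules. For $U$ and $W$ the further condition that $\mathfrak m^2$ kill the images is automatic if $Y_{e+2}=0$.

\begin{lemma}\label{lem:vanish}
Let $Y$ be a graded module and $e$ an integer.
\begin{itemize}
\item[(a)] If multiplication $V\otimes Y_e\to Y_{e+1}$ is injective, then all maps of level $e$ from $R$, $U$, $W$ to $Y$ are zero.
\item[(b)] If all maps $W\to Y$ of level $e$ are zero and $Y_{e-1}\cap\operatorname{soc}Y=0$, then all maps $Q\to Y$ of level $e$ are zero.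
\end{itemize}
\end{lemma}

\begin{proof}
(a) The hypothesis says that $xt+yt'=0$ with $t,t'\in Y_e$ forces $t=t'=0$. For $R$ use $xt_1=0$ and $yt_2=0$. For $U$ use $yt_1-xt_2=0$. For $W$ use $xa=0$ and $yc=0$, and then $xb=ya=0$. (b) We have $\varphi_1=\varphi_2=0$, and \eqref{eq:Q} gives $xt=yt=0$.
\end{proof}

\begin{lemma}\label{lem:local}
For $T\in\mathcal L$, the ring $\operatorname{End}(T)$ has no elements of negative degree and its degree-$0$ part is $k$. Hence it is local, and its radical is the part of positive degree. The members of $\mathcal L$ are pairwise non-isomorphic.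
\end{lemma}

\begin{proof}
For $P_i$ the ring is $A/\mathfrak m^i$. The modules $R$, $U$, $W$ vanish below the degree of their generators, and the entries $k(u,v)$, $k(x,y)$, $k(x^2,xy,y^2)$ of Lemma~\ref{lem:table} give the degree-$0$ part. For $Q$, degree $d$ is level $d+2$. Level $1$ vanishes by \eqref{eq:w} and both parts of Lemma~\ref{lem:vanish}, as $Q_0=0$. At level $2$, Lemma~\ref{lem:table} gives $\varphi_i(c)=(\lambda_{i1}c,\lambda_{i2}c)$, and $w\mapsto\alpha w$. Then \eqref{eq:Q} reads
\[
\alpha(ly,-lx)=\bigl(l(\lambda_{11}y-\lambda_{21}x),\ l(\lambda_{12}y-\lambda_{22}x)\bigr),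
\]
so $\lambda_{11}=\lambda_{22}=\alpha$ and $\lambda_{12}=\lambda_{21}=0$ by \eqref{eq:P}. The only coincidences among the total dimensions are $\dim P_2=\dim R$ and $\dim U=\dim W$, and the tops of $P_2,R,U,W$ have dimensions $1,2,2,3$.
\end{proof}

So Proposition~\ref{prop:criterion} applies to $\mathcal L$. The radical maps $N\to T$ are spanned by homogeneous ones: all homogeneous maps if $N\ne T$, those of positive degree if $N=T$.

\subsection{Lifting lemmas}
Maps of high level land in the socle or close to it, and the next lemma treats them all. It uses the map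
\[
\psi:Q\to P_2,\qquad w\mapsto1,\qquad \varphi_1:(x^2,xy,y^2)\mapsto(0,x,y),\qquad\varphi_2=0 .
\]
Here $\varphi_1$ is a homomorphism because $0,x,y$ lie in $\operatorname{soc}P_2$, and \eqref{eq:Q} holds because $\varphi_1(xy)=x$ and $\varphi_1(y^2)=y$.

\begin{lemma}\label{lem:lift}
Let $g:X\to Y$ be a homomorphism with $g(\operatorname{soc}X)=\operatorname{soc}Y$.
\begin{itemize}
\item[(L1)] Every map $N\to Y$ with image in $\operatorname{soc}Y$ factors through $g$.
\item[(L2)] Every map $\gamma:Q\to Y$ with $\gamma(Q_2)\subset\operatorname{soc}Y$ and $\gamma(w)=g(p)$ for some $p\in X$ with $\mathfrak m^2p=0$ factors through $g$.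
\end{itemize}
\end{lemma}

\begin{proof}
(L1) The surjection $\operatorname{soc}X\to\operatorname{soc}Y$ of modules killed by $\mathfrak m$ has a $k$-linear section, which is $A$-linear. (L2) Let $\hat p:P_2\to X$ send $1$ to $p$, and put $\gamma'=\gamma-g\hat p\psi$. Then $\gamma'(w)=0$. Moreover $g\hat p\psi(Q_2)\subset g(Vp)=V\gamma(w)=\gamma(Vw)\subset\gamma(Q_2)$, so $\gamma'(Q_2)\subset\operatorname{soc}Y$, and $\gamma'(Q_3)=\gamma'(VQ_2)=0$. Apply (L1) to $\gamma'$.
\end{proof}

Part (L1) covers all maps from $S$, the maps of level $e$ from $P_i,R,U,W$ when $Y_e\subset\operatorname{soc}Y$, and the maps of level $e$ from $Q$ when $Y_{e-1}+Y_e\subset\operatorname{soc}Y$.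

The next lemma treats modules that, like $Q$, arise from a module in $\operatorname{add}M$ by adjoining elements that behave like $w$.

\begin{lemma}\label{lem:ext}
Let $Y$ be a graded module with $Y_e=0$ for $e\le0$ and $Y_{\ge2}\in\operatorname{add}M$. Suppose that $V\otimes Y_1\to Y_2$ is injective, that $\mathfrak m^3Y_1=0$, and that $\mathfrak m^2\tau\ne0$ for $0\ne\tau\in Y_1$. Let $\tau_1,\dots,\tau_n$ be a basis of $Y_1$ and
\[
g:P_3^n\oplus Y_{\ge2}\to Y,\qquad (p_1,\dots,p_n,\eta)\mapsto p_1\tau_1+\dots+p_n\tau_n+\eta .
\]
Then $\ker g\cong U^n$, and every homogeneous map $N\to Y$ with $N\in\mathcal L$ factors through $g$, except possibly the maps $Q\to Y$ of level $2$ that do not kill $w$.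
\end{lemma}

\begin{proof}
The sum $\sum p_j\tau_j$ lies in $Y_{\ge2}$ if and only if all $p_j$ lie in $\mathfrak mP_3=U$, and then $\eta=-\sum p_j\tau_j$ is determined; so $\ker g\cong U^n$. Maps with image in $Y_{\ge2}$ factor through $g$. Any other homogeneous map sends a generator to a nonzero element $\tau$ of $Y_1$. For $N=P_i$ we need $i\ge3$, as $\mathfrak m^2\tau\ne0$, and the coordinate vector of $\tau$ in $P_3^n$ is a preimage killed by $\mathfrak m^i$. Maps of level $1$ from $R,U,W$ and $Q$ vanish by Lemma~\ref{lem:vanish}. What remains is the stated exception.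
\end{proof}

Finally, two of the kernels are recognized by counting dimensions.

\begin{lemma}\label{lem:Ukernel}
Let $\eta_1,\dots,\eta_n:U\to Y$ be linearly independent maps of the same level, and let $K=K_1\oplus K_2\subset U^n$ be the kernel of $\eta=(\eta_1,\dots,\eta_n):U^n\to Y$. If $\dim K_2=2\dim K_1$, then $K\cong P_2^{\dim K_1}$.
\end{lemma}

\begin{proof}
Let $xn_1+yn_2=0$ with $n_1,n_2\in K_1$. In each copy of $U$ this is an equation in $A_2$ between elements of $A_1$, so $n_1=\bar y\kappa$ and $n_2=-\bar x\kappa$ with $\kappa\in k^n$. Then $\sum\kappa_j\eta_j$ kills $\bar x$ and $\bar y$, so $\kappa=0$. Thus $V\otimes K_1\to K_2$ is injective, hence bijective. Since $\mathfrak m^2K=0$, a basis of $K_1$ defines a map $P_2^{\dim K_1}\to K$, and it is bijective in both degrees.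
\end{proof}

\section{The nine sequences}\label{sec:sequences}

\begin{proposition}\label{prop:nine}
The hypothesis of Proposition~\ref{prop:criterion} holds for $\mathcal L$, with the following sequences.
\[
\begin{array}{l@{\qquad}l}
0\to U\to P_3\oplus W^2\to Q & 0\to W^3\to Q^2\to P_4\oplus U\to P_3\\[2pt]
0\to S\to P_2^2\to U & 0\to Q\to P_4^2\oplus R\oplus W^3\to A\oplus Q^2\to P_4\\[2pt]
0\to P_2^5\to U^4\to W & 0\to P_2^6\to P_3\oplus U^4\to Q\to R\\[2pt]
0\to W^2\to Q\oplus S^2\to P_2 & 0\to U^2\to P_3^2\oplus W^5\to R^2\oplus Q^2\to S\\[2pt]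
0\to Q\to P_4^2\oplus R\to A &
\end{array}
\]
\end{proposition}

In each sequence the target $T$ does not occur in the source of $f$. The proof occupies the rest of the section; all maps $N\to T$ considered are homogeneous and radical.

\subsection{The targets $Q$, $U$ and $W$}

\emph{The target $Q$.} By \eqref{eq:w} and $\mathfrak m^3Q=0$, Lemma~\ref{lem:ext} applies to $Y=Q$ with $\tau_1=w$ and $Y_{\ge2}=W^2$. The exceptional maps are endomorphisms of degree $0$, which are not radical. So $f:P_3\oplus W^2\to Q$, $(p,\omega)\mapsto pw+\omega$, is a radical approximation with kernel $U$.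

\medskip
\emph{The target $U$.} Let $f:P_2^2\to U$, $(p_1,p_2)\mapsto p_1\bar x+p_2\bar y$, well defined as $\mathfrak m^2U=0$. It is onto, and its kernel has dimension $6-5=1$, so it is $S$. By \eqref{eq:P}, $\operatorname{soc}U=U_2=f(\operatorname{soc}P_2^2)$, so Lemma~\ref{lem:lift} applies.
\begin{itemize}
\item $P_i$: for $i\ge2$ any preimage of $t$ is killed by $\mathfrak m^2$; for $i=1$ use (L1).
\item $R,W,U$: level $1$ is zero for $R,W$ by Lemma~\ref{lem:table} and not radical for $U$; level $2$ is (L1).
\item $Q$: level $1$ is zero by Lemma~\ref{lem:vanish}(b); level $2$ is (L2); level $3$ is (L1).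
\end{itemize}

\emph{The target $W$.} By Lemma~\ref{lem:table}, the maps $U\to W$ of level $2$ have basis $\theta_1,\dots,\theta_4$. Let $f=(\theta_1,\dots,\theta_4):U^4\to W$. It is onto and $\mathfrak m^2U^4=0$. By \eqref{eq:P}, $\operatorname{soc}W=W_3$, and $W_3=f(U_2^4)$ with $U_2^4=\operatorname{soc}U^4$.
\begin{itemize}
\item $P_i$: for $i\ge2$ any preimage of $t$ is killed by $\mathfrak m^2$; for $i=1$ use (L1).
\item $R,W,U$: level $2$ is zero for $R$, not radical for $W$, and spanned by the components of $f$ for $U$; level $3$ is (L1).
\item $Q$: at level $2$ we have $t\in W_1=0$ and $\varphi_i=\lambda_i\operatorname{id}$, so \eqref{eq:Q} reads $l(\lambda_1y-\lambda_2x)=0$ and $\lambda_1=\lambda_2=0$ by \eqref{eq:P}. Level $3$ is (L2); level $4$ is (L1).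
\end{itemize}
The kernel has graded dimensions $8-3=5$ and $12-2=10$, so it is $P_2^5$ by Lemma~\ref{lem:Ukernel}.

\subsection{The targets $P_2$ and $A$}
For a cyclic target $P_j$ we first determine the radical maps that reach the generator. All other maps have image in $\mathfrak mP_j$, and for them we need an approximation of $\mathfrak mP_j$.

\begin{lemma}\label{lem:cyclic}
Let $2\le j\le5$ and let $\gamma:N\to P_j$ be a homogeneous radical map with $N\in\mathcal L$ and image not contained in $\mathfrak mP_j$. Then either $N=P_i$ with $i>j$ and $\gamma$ is a multiple of the projection, or $j=2$, $N=Q$ and $\gamma$ has level $1$.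
\end{lemma}

\begin{proof}
Some generator of $N$ goes to a nonzero element of degree $0$. For $N=P_i$ this needs $\mathfrak m^iP_j=0$, so $i\ge j$, and $i=j$ gives an isomorphism. Maps of level $0$ from $R,U,W$ vanish by Lemma~\ref{lem:table}, and then maps of level $0$ from $Q$ vanish by Lemma~\ref{lem:vanish}(b). If $j\ge3$, maps of level $1$ from $W$ vanish by Lemma~\ref{lem:table}, and again Lemma~\ref{lem:vanish}(b) applies to $Q$ at level $1$.
\end{proof}

\emph{The target $P_2$.} Let $f:Q\oplus S^2\to P_2$ have as components $\psi$ and the inclusion of $\mathfrak mP_2\cong S^2$. Maps into $\mathfrak mP_2$ factor through $S^2$. The projection $P_i\to P_2$, $i\ge3$, is $\psi$ composed with $1\mapsto w$, which is allowed as $\mathfrak m^3w=0$. If $\gamma:Q\to P_2$ has level $1$ and $\gamma(w)=\alpha$, then $\gamma-\alpha\psi$ kills $w$ and so has image in $\mathfrak mP_2$. The kernel of $f$ is isomorphic to $\{q\in Q:\psi(q)\in\mathfrak mP_2\}=Q_{\ge2}=W^2$.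

\medskip
\emph{The target $A$.} By Lemma~\ref{lem:cyclic}, all radical maps to $A$ have image in $\mathfrak m$. So the following lemma gives the sequence. Let $\pi_1,\pi_2:Q\to P_4$ be the coordinate projections; thus $\pi_1(w)=y$ and $\pi_2(w)=-x$.

\begin{lemma}\label{lem:m}
The map $a:P_4^2\oplus R\to\mathfrak m$, $(p_1,p_2,r)\mapsto xp_1+yp_2+r$, is an approximation with kernel isomorphic to $Q$.
\end{lemma}

\begin{proof}
The kernel consists of the triples with $xp_1+yp_2\in\mathfrak m^3$ and $r=-xp_1-yp_2$, so it is $Q$. We check that homogeneous maps $N\to\mathfrak m$ lift.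
\begin{itemize}
\item $P_i$: let $0\ne t\in A_d$, $d\ge1$, with $\mathfrak m^it=0$. Then $d+i\ge5$ by \eqref{eq:P}. Write $t=xp_1+yp_2$ with $p_1,p_2\in A_{d-1}$; then $\mathfrak m^ip_j$ lies in degrees $\ge4$ and is zero in $P_4$. The summand $R$ is not needed here.
\end{itemize}
For the other $N$, maps with image in $\mathfrak m^3$ factor through $R$. This leaves levels $1,2$ for $R,W,U$ and levels $1,2,3$ for $Q$.
\begin{itemize}
\item $R$: levels $1,2$ are zero by Lemma~\ref{lem:table}.
\item $U,W$: the images of the generators are killed by $\mathfrak m^2$, so they vanish at levels $1,2$ by \eqref{eq:P}.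
\item $Q$: levels $1,2$ are zero by Lemma~\ref{lem:vanish}(b) and \eqref{eq:P}. At level $3$, $\varphi_i$ is multiplication by some $l_i=\alpha_ix+\beta_iy\in V$, and \eqref{eq:Q} reads $lt=l(yl_1-xl_2)$ in $A_3$, so $t=yl_1-xl_2$ by \eqref{eq:P}. The map is therefore $l_1\pi_1+l_2\pi_2$, and it equals $a\circ(\alpha_1\pi_1+\alpha_2\pi_2,\ \beta_1\pi_1+\beta_2\pi_2,\ 0)$.\qedhere
\end{itemize}
\end{proof}

\subsection{The targets $P_3$ and $P_4$}
Both sequences involve $Z=\mathfrak mP_4=\mathfrak m/\mathfrak m^4$, which is not on the list. The maps $\pi_1,\pi_2$ have image in $Z$ because $Q_0=0$, and together they reach the generators of $Z$. This suggests the following approximation.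

\begin{lemma}\label{lem:Z}
The map $h:Q^2\to Z$, $(q,q')\mapsto\pi_1(q)+\pi_2(q')$, is an approximation with kernel isomorphic to $W^3$.
\end{lemma}

\begin{proof}
The map $h$ is onto, since $y$ and $-x$ generate $Z$. The inclusion $W=Z_{\ge2}\subset Z$ lifts, by $c\mapsto((c,0),0)$; hence every map with image in $Z_{\ge2}$ lifts. It remains to treat level $1$ for all $N$ and level $2$ for $Q$.
\begin{itemize}
\item $P_i$: for $0\ne t\in Z_1$ we have $A_2t\ne0$ in $Z_3=A_3$ by \eqref{eq:P}, so $i\ge3$; any preimage of $t$ is killed by $\mathfrak m^3$.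
\item $R,W,U$: level $1$ is zero, for $R,W$ by Lemma~\ref{lem:table} and for $U$ because $\mathfrak m^2$ kills no nonzero element of $Z_1$.
\item $Q$: level $1$ is zero by Lemma~\ref{lem:vanish}(b). At level $2$, $\varphi_i=\lambda_i\operatorname{id}$ and \eqref{eq:Q} reads $lt=l(\lambda_1y-\lambda_2x)$, so $t=\lambda_1y-\lambda_2x$ by \eqref{eq:P}. The map is $\lambda_1\pi_1+\lambda_2\pi_2=h\circ(\lambda_1\operatorname{id},\lambda_2\operatorname{id})$.
\end{itemize}
In degree $1$ we have $h(\alpha w,\beta w)=\alpha y-\beta x$, so the kernel is zero there. In degrees $\ge2$ it is $\{(c_1,c_2,c_1',c_2')\in W^4:c_1+c_2'=0\}\cong W^3$.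
\end{proof}

\emph{The target $P_3$.} Let $f:P_4\oplus U\to P_3$ have as components the projection and the inclusion of $U=\mathfrak mP_3$. By Lemma~\ref{lem:cyclic} a radical map has image in $U$ or is a multiple of the projection from $P_4$ or $A$, which factors through $P_4$. The kernel of $f$ is isomorphic to the preimage of $\mathfrak mP_3$ in $P_4$, which is $Z$. Lemma~\ref{lem:Z} completes the sequence.

\medskip
\emph{The target $P_4$.} Let $f:A\oplus Q^2\to P_4$ have as components the projection $r\mapsto\bar r$ and $h$. By Lemma~\ref{lem:cyclic} a radical map is a multiple of the projection or has image in $Z$, and then it factors through $h$. The kernel is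
\[
K=\{(r,q)\in\mathfrak m\oplus Q^2:\bar r+h(q)=0\}.
\]
In Section~\ref{sec:small} the role of $h$ was played by the identity of $S^2$ and the kernel was the maximal ideal. Now $K$ is an extension of $\mathfrak m$ by $\ker h$, and we glue the two approximations.

\begin{lemma}\label{lem:glue}
Let $\pi:Y\to Z'$ be a map, $h':X'\to Z'$ an approximation with $\ker h'\in\operatorname{add}M$, and $a':X\to Y$ an approximation. Then $K'=\{(r,q)\in Y\oplus X':\pi(r)+h'(q)=0\}$ has an approximation $g:X\oplus\ker h'\to K'$ with $\ker g\cong\ker a'$.
\end{lemma}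

\begin{proof}
Since $X\in\operatorname{add}M$ and $h'$ is an approximation, there is $\sigma:X\to X'$ with $h'\sigma=-\pi a'$. Put $g(\xi,\omega)=(a'(\xi),\sigma(\xi)+\omega)$, which lies in $K'$. Let $\gamma=(\gamma_1,\gamma_2):N\to K'$ with $N\in\operatorname{add}M$. Write $\gamma_1=a'\delta$. Then $h'(\gamma_2-\sigma\delta)=-\pi\gamma_1+\pi a'\delta=0$, and $\gamma=g\circ(\delta,\gamma_2-\sigma\delta)$. Finally, $g(\xi,\omega)=0$ means $a'(\xi)=0$ and $\omega=-\sigma(\xi)$; and $a'(\xi)=0$ implies $\sigma(\xi)\in\ker h'$. So $\ker g\cong\ker a'$.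
\end{proof}

Applied to $\pi:\mathfrak m\to Z$, $h'=h$ and $a'=a$, the lemma gives an approximation $P_4^2\oplus R\oplus W^3\to K$ with kernel $Q$. This is the place where we need $Q\in\mathcal L$.

\subsection{The target $R$}
Let $f:Q\to R$, $(c_1,c_2)\mapsto xc_1+yc_2$. It kills $w$ and maps $Q_2$ onto $R_3$ and $Q_3\subset\operatorname{soc}Q$ onto $R_4=\operatorname{soc}R$. So Lemma~\ref{lem:lift} applies, and every element of $R_3$ has a preimage in $Q_2$, which is killed by $\mathfrak m^2$.
\begin{itemize}
\item $P_i$: an element $0\ne t\in R_3$ needs $i\ge2$ and lifts to $Q_2$; level $4$ is (L1).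
\item $R$: level $3$ is not radical; level $4$ is (L1).
\item $W$: level $3$ is multiplication by $\alpha x+\beta y$, which is $f$ composed with $\omega\mapsto(\alpha\omega,\beta\omega)$; level $4$ is (L1).
\item $U$: level $3$ is multiplication by $q\in A_2$. It suffices to treat $q=ll'$ with $l,l'\in V$, and then the map is $U\xrightarrow{l'}W\xrightarrow{l}R$, which factors by the previous case. Level $4$ is (L1).
\item $Q$: at level $3$, $\varphi_i$ is multiplication by $l_i\in V$ and $t\in R_2=0$. So \eqref{eq:Q} reads $l(yl_1-xl_2)=0$, whence $yl_1=xl_2$ by \eqref{eq:P}, $(l_1,l_2)=\lambda(x,y)$, and the map is $\lambda f$. Level $4$ is (L2); level $5$ is (L1).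
\end{itemize}

The kernel of $f$ is the module $L$ of Section~\ref{sec:modules}, with graded dimensions $1$, $6-2=4$, $4-1=3$. Put $r_1=(x^2,0)$ and $r_2=(0,y^2)$. Bases are
\[
L_1:\ w;\qquad L_2:\ xw,\ yw,\ r_1,\ r_2;\qquad L_3:\ x^2w=(u,0),\ xyw=(v,-u),\ y^2w=(0,-v).
\]
We have $xr_1=0$, $yr_1=x^2w$, $xr_2=-y^2w$, $yr_2=0$. So for $t=\alpha xw+\beta yw+\gamma r_1+\delta r_2$,
\begin{equation}\label{eq:L}
xt=\alpha x^2w+\beta xyw-\delta y^2w,\qquad yt=\gamma x^2w+\alpha xyw+\beta y^2w .
\end{equation}
In particular $\operatorname{soc}L=L_3$.

\begin{remark}\label{rem:L}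
The module $L$ is not a direct sum of modules $P_i$. Its top has dimension $3$, with basis the classes of $w,r_1,r_2$, and the only way to write $\dim L=8$ as a sum of three of the numbers $1,3,6,8,9$ is $1+1+6$. But $S$ is not a summand of $L$, since $\operatorname{soc}L=A_2w\subset\mathfrak mL$.
\end{remark}

The generator $w$ is reached from $P_3$. The generators $r_1,r_2$ are killed by $\mathfrak m^2$, and we reach them from $U$. By \eqref{eq:L}, for a pair $(t_1,t_2)$ in $L_2$ the relation $yt_1=xt_2$ says $\gamma_1=\alpha_2$, $\alpha_1=\beta_2$, $\beta_1=-\delta_2$. So the maps $U\to L$ of level $2$ form a space of dimension $8-3=5$, with basis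
\[
\eta_0=(xw,yw),\quad\eta_1=(yw,-r_2),\quad\eta_2=(r_1,xw),\quad\eta_3=(r_2,0),\quad\eta_4=(0,r_1).
\]
Let $g:P_3\oplus U^4\to L$ have components $1\mapsto w$ and $\eta_1,\dots,\eta_4$. The restriction of the first component to $U=\mathfrak mP_3$ is $\eta_0$. We have $g(U_1^4)=L_2$, with $U^4$ killed by $\mathfrak m^2$, and $\operatorname{soc}L=A_2w=g(\operatorname{soc}P_3)$; as $g$ maps socle into socle, Lemma~\ref{lem:lift} applies. By \eqref{eq:w} and Lemma~\ref{lem:vanish}, maps of level $1$ from $R,U,W,Q$ vanish. Maps of level $3$ from $P_i,R,U,W$ and of level $4$ from $Q$ are covered by (L1). The remaining cases are these.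
\begin{itemize}
\item $P_i$: an element $0\ne t\in L_1$ needs $i\ge3$ and lifts to $P_3$; an element $0\ne t\in L_2$ needs $i\ge2$ and lifts to $U^4$.
\item $R$, level $2$: by \eqref{eq:L}, $xt_1=0$ and $yt_2=0$ give $t_1=\gamma_1r_1$ and $t_2=\delta_2r_2$. Then $yt_1=xt_2$ reads $\gamma_1x^2w=-\delta_2y^2w$, so the map is zero.
\item $W$, level $2$: in the same way $a=\gamma_ar_1$ and $c=\delta_cr_2$. Let $b$ have coordinates $\alpha,\beta,\gamma,\delta$. The relation $ya=xb$ gives $\alpha=\gamma_a$, $\beta=\delta=0$, and $yb=xc$ gives $\gamma=\alpha=0$, $\beta=-\delta_c$. So the map is zero.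
\item $U$, level $2$: $\eta_0$ factors through $P_3$, and $\eta_1,\dots,\eta_4$ are components of $g$.
\item $Q$: level $2$ is zero by Lemma~\ref{lem:vanish}(b) and the case of $W$; level $3$ is (L2).
\end{itemize}
So $g$ is an approximation. An element of $\ker g$ has its $P_3$-component in $\mathfrak mP_3$, so $\ker g$ is the kernel of $(\eta_0,\dots,\eta_4):U^5\to L_{\ge2}$. This map is onto, its kernel has graded dimensions $10-4=6$ and $15-3=12$, and Lemma~\ref{lem:Ukernel} gives $\ker g\cong P_2^6$.

\subsection{The target $S$}
A map $N\to S$ is a linear functional on the top of $N$, and it is radical unless $N=S$. For a monomial $\mu$ we write $\mu^*$ for the coefficient functional of $\mu$ on $R$, $U$ or $W$, taken on the generators and extended by zero. Almost all functionals factor through $u^*,v^*:R\to S$: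
\begin{itemize}
\item $P_i$, $i\ge2$: the projection is $u^*$ composed with $1\mapsto u$, which is allowed as $\mathfrak m^2u=0$.
\item $R$: the functionals are spanned by $u^*,v^*$.
\item $W$: the multiplication table gives $(x^2)^*=u^*\circ y$, $(xy)^*=u^*\circ x$ and $(y^2)^*=v^*\circ x$, with $x,y:W\to R$.
\item $U$: $x^*=u^*\circ xy$ and $y^*=v^*\circ xy$, with $xy:U\to R$.
\item $Q$: the top is $Q_1\oplus Q_2/Vw$. The functional dual to $w$ is $\psi$ followed by the projection $P_2\to S$, so it factors by the first case. The map $A_2^2\to k[x,y]_3$, $(c_1,c_2)\mapsto xc_1+yc_2$, computed in the polynomial ring, is onto with kernel of dimension $6-4=2$ containing $Vw$; so the kernel is $Vw$, and the functionals on $Q_2/Vw$ are spanned by the coefficients of $x^3,x^2y,xy^2,y^3$ in $xc_1+yc_2$. The middle two are $u^*$ and $v^*$ composed with the map $Q\to R$ of the previous subsection.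
\end{itemize}
Two functionals remain: $\zeta_1(c_1,c_2)=(x^2)^*(c_1)$ and $\zeta_2(c_1,c_2)=(y^2)^*(c_2)$ on $Q_2$, extended by zero to $Q_1$ and $Q_3$. We account for them by two copies of $Q$. Thus
\[
f:R^2\oplus Q^2\to S,\qquad(r,r',q,q')\mapsto u^*(r)+v^*(r')+\zeta_1(q)+\zeta_2(q'),
\]
is a radical approximation.

Let $K=\ker f$. Shift the grading of $R$ so that $u,v$ have degree $2$; then $f$ is homogeneous, $K_0=0$, and $K_1=kw\oplus kw'$, where $w,w'$ are the elements $w$ of the two copies of $Q$. We want to apply Lemma~\ref{lem:ext}, so we identify $K_{\ge2}$. It consists of the elements $(r,r';c_1,c_2,c_3,c_4)\in R^2\oplus W^4$ with $u^*(r)+v^*(r')+(x^2)^*(c_1)+(y^2)^*(c_4)=0$. Since $(x^2)^*=u^*\circ y$ and $(y^2)^*=v^*\circ x$ on $W$, the condition says that $(r+yc_1,\,r'+xc_4)$ lies in the kernel of $(u^*,v^*):R^2\to S$. This kernel is isomorphic to $W$ via $\omega\mapsto(x\omega,-y\omega)$: the map is injective by \eqref{eq:P}; it lands in the kernel because $u^*(x\omega)$ and $v^*(y\omega)$ both equal $(xy)^*(\omega)$; and both sides have dimension $5$. We obtain an isomorphism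 of graded modules
\begin{equation}\label{eq:H}
W^5\to K_{\ge2},\qquad(\omega;c_1,c_2,c_3,c_4)\mapsto(x\omega-yc_1,\ -y\omega-xc_4;\ c_1,c_2,c_3,c_4).
\end{equation}
The other hypotheses of Lemma~\ref{lem:ext} follow from \eqref{eq:w} and $\mathfrak m^3Q=0$, applied in each copy of $Q$. So $g:P_3^2\oplus K_{\ge2}\to K$ has kernel $U^2$, and it is an approximation provided that every map $\gamma:Q\to K$ of level $2$ kills $w$. This point cannot be avoided: by Lemma~\ref{lem:cyclic} every map $Q\to P_3$ has image in $\mathfrak mP_3$, so a map with $\gamma(w)\in K_1\setminus\{0\}$ would not lift. In $R^2\oplus Q^2$ the inclusions of $Q$ are maps of this kind, and we must see that the equation $f=0$ excludes them.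

Let $\gamma(w)=\tau=\alpha w+\beta w'$. By Lemma~\ref{lem:table}, in the coordinates of $W^5$ every component of $\varphi_1$ and $\varphi_2$ is a scalar. Hence there are $z_0,\dots,z_4\in V$ such that $\varphi_1(ly)-\varphi_2(lx)$ has coordinates $(lz_0;lz_1,\dots,lz_4)$ for $l=x,y$. On the other side of \eqref{eq:Q} stands $l\tau=(0,0;\alpha ly,-\alpha lx,\beta ly,-\beta lx)$. Comparing $c_1$ and $c_4$ gives $z_1=\alpha y$ and $z_4=-\beta x$ by \eqref{eq:P}. Comparing the two $R$-components by means of \eqref{eq:H} gives
\[
l(xz_0-\alpha y^2)=0,\qquad l(-yz_0+\beta x^2)=0\qquad\text{in }A_3,\text{ for }l=x,y .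
\]
By \eqref{eq:P}, $xz_0=\alpha y^2$ and $yz_0=\beta x^2$ in $A_2$. Since $y^2\notin xV$ and $x^2\notin yV$, we get $\alpha=\beta=0$. This finishes the proof of Proposition~\ref{prop:nine}.

\begin{proof}[Proof of Theorem~\ref{thm:main}]
Propositions~\ref{prop:criterion} and~\ref{prop:nine} give $\operatorname{gl.dim}\operatorname{End}_A(M)\le3$, and $M$ is a generator-cogenerator. By Lemma~\ref{lem:infinite} and Corollary~\ref{cor:finite}, $\operatorname{rep.dim}A\ge3$. Hence $3\le\operatorname{rep.dim}A\le\operatorname{gl.dim}\operatorname{End}_A(M)\le3$.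
\end{proof}

\section{Groups with a normal Sylow subgroup $C_3\times C_3$}\label{sec:groups}

Let $k$ have characteristic $3$, let $H\cong C_3\times C_3$ be a normal Sylow $3$-subgroup of $G$, and identify $kH$ with $A$. The natural candidate for $kG$ is the induced module $\widetilde M=kG\otimes_AM$. To transfer the bound we need the restriction of $\widetilde M$ to lie in $\operatorname{add}M$. For an algebra automorphism $\sigma$ of $A$ and an $A$-module $Y$, let ${}^\sigma Y$ be $Y$ with $r\in A$ acting as $\sigma(r)$. Since $H$ is normal, conjugation $r\mapsto g^{-1}rg$ by $g\in G$ is an automorphism $\sigma_g$ of $A$, and $r(g\otimes\eta)=g\otimes\sigma_g(r)\eta$ gives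
\begin{equation}\label{eq:mackey}
\operatorname{Res}(kG\otimes_AY)\cong\bigoplus_{gH\in G/H}{}^{\sigma_g}Y .
\end{equation}

\begin{lemma}\label{lem:twist}
For every algebra automorphism $\sigma$ of $A$ and every $T\in\mathcal L$ we have ${}^\sigma T\cong T$.
\end{lemma}

\begin{proof}
The automorphism $\sigma$ preserves $\mathfrak m$, so it induces an isomorphism $T\to{}^\sigma T$ for $T=\mathfrak m^i/\mathfrak m^j$. For $Q$, put $x'=\sigma^{-1}(x)$, $y'=\sigma^{-1}(y)$ and $Q'=\{c\in P_4^2:x'c_1+y'c_2\in\mathfrak m^3\}$. Applying $\sigma$ in both coordinates gives an isomorphism $Q'\to{}^\sigma Q$. Write $(x',y')=(x,y)D$ with a $2\times2$ matrix $D$ over $A$. Modulo $\mathfrak m$ it is a change of basis of $\mathfrak m/\mathfrak m^2$, so $\det D\notin\mathfrak m$ and $D$ is invertible over $A$. Now $c\in Q'$ if and only if $Dc\in Q$, so $Q'\cong Q$.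
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:groups}]
Since $A$ is a summand of $M$, the module $kG$ is a summand of $\widetilde M$. Group algebras are self-injective, so $\widetilde M$ is a generator-cogenerator. By \eqref{eq:mackey} and Lemma~\ref{lem:twist}, restriction maps $\operatorname{add}\widetilde M$ into $\operatorname{add}M$.

\emph{Upper bound.} Let $X$ be a $kG$-module, $X_0\to X$ an approximation with respect to $\widetilde M$, and $K$ its kernel. By the adjunction $\operatorname{Hom}_{kG}(\widetilde M,-)\cong\operatorname{Hom}_A(M,\operatorname{Res}-)$, the map $\operatorname{Hom}_A(M,\operatorname{Res}X_0)\to\operatorname{Hom}_A(M,\operatorname{Res}X)$ is onto. As $\operatorname{Res}X_0\in\operatorname{add}M$, the map $\operatorname{Res}X_0\to\operatorname{Res}X$ is an approximation with respect to $M$. By Theorem~\ref{thm:main} and both parts of Proposition~\ref{prop:shift}, its kernel $\operatorname{Res}K$ lies in $\operatorname{add}M$, so $kG\otimes_A\operatorname{Res}K\in\operatorname{add}\widetilde M$. Since $H$ is a Sylow $3$-subgroup, $[G:H]$ is invertible in $k$,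 and the multiplication map $kG\otimes_A\operatorname{Res}K\to K$ has the $kG$-linear section
\[
\kappa\mapsto[G:H]^{-1}\sum_{gH\in G/H}g\otimes g^{-1}\kappa .
\]
Hence $K\in\operatorname{add}\widetilde M$. Proposition~\ref{prop:shift}, now for $kG$ and $\widetilde M$, gives $\operatorname{pd}\operatorname{Hom}_{kG}(\widetilde M,X)\le1$ for all $X$ and then $\operatorname{gl.dim}\operatorname{End}_{kG}(\widetilde M)\le3$.

\emph{Lower bound.} By \eqref{eq:mackey}, every $A$-module $Y$ is a summand of $\operatorname{Res}(kG\otimes_AY)$. By the Krull--Schmidt theorem, every indecomposable $A$-module is then a summand of $\operatorname{Res}X$ for some indecomposable $kG$-module $X$. If $kG$ had finite representation type, so would $A$, contradicting Lemma~\ref{lem:infinite}. By Corollary~\ref{cor:finite}, $\operatorname{rep.dim}kG\ge3$.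
\end{proof}

\begin{thebibliography}{1}

\bibitem{MO}
\emph{Questions tagged [ac.commutative-algebra]},
\texttt{http://mathoverflow.net/questions/tagged/ac.commutative-algebra?page=46\&sort=active}

\end{thebibliography}
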